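# Covering every 2-path exactly once by Hamiltonian paths of $K_n$ and Hamiltonian cycles of $K_{n,n}$

## 1. Six Hamiltonian paths on four vertices

Take four vertices, named $0,1,2,\infty$, all joined to each other. A *2-path* is a path with two edges, such as $0\,\infty\,2$; it has a middle vertex and an unordered pair of ends, so there are $4\cdot\binom32=12$ of them. A path through all four vertices, say $w\,x\,y\,z$, contains two 2-paths, $wxy$ and $xyz$. Can we choose some of these long paths so that each of the twelve 2-paths lies in exactly one of them? If so, we need exactly $12/2=6$ long paths.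

Let us use symmetry to cut the work by three. Let $\tau$ send $x\mapsto x+1 \pmod 3$ and fix $\infty$. The twelve 2-paths fall into four orbits of size three:

- $A$: middle vertex $\infty$, both ends finite;
- $B$: middle vertex finite, both ends finite;
- $C$: middle vertex $x$ finite, ends $\infty$ and $x+1$;
- $D$: middle vertex $x$ finite, ends $\infty$ and $x-1$.

So we want two base paths which together contain one 2-path from each orbit. The path $0\,\infty\,2\,1$ contains $0\,\infty\,2$ (type $A$) and $\infty\,2\,1$ (type $D$, since $1=2-1$). The path $2\,1\,0\,\infty$ contains $2\,1\,0$ (type $B$) and $1\,0\,\infty$ (type $C$). That is one of each. Applying $\tau$ we get the six paths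
$$
\begin{array}{lll}
0\,\infty\,2\,1 & 1\,\infty\,0\,2 & 2\,\infty\,1\,0\\
2\,1\,0\,\infty & 0\,2\,1\,\infty & 1\,0\,2\,\infty
\end{array}
$$
and every 2-path lies in exactly one of them.

This list has a second property, which we did not ask for. Look at the ends. From each path read off the two ordered pairs (endpoint, its neighbor): the first path gives $(0,\infty)$ and $(1,2)$. The first row gives in all
$$(0,\infty),(1,2),\ (1,\infty),(2,0),\ (2,\infty),(0,1),$$
and the second row gives
$$(2,1),(\infty,0),\ (0,2),(\infty,1),\ (1,0),(\infty,2).$$
These are the twelve ordered pairs of distinct vertices, each exactly once. This will turn out to matter.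

For which $n$ can the same be done on $n$ vertices? The subject of this lecture is the case $n\equiv 2\pmod 4$, whose first instance is $n=6$.

## 2. 2-path designs and end-balance

Write $P_k$ and $C_k$ for a path and a cycle on $k$ vertices, $K_n$ for the complete graph on $n$ vertices, and $K_{n,n}$ for the complete bipartite graph with both parts of size $n$. Throughout, $n\ge 3$.

**Definition 1.** Let $G$ be a graph and $H$ a subgraph of $G$. A *$D(G,H,\lambda)$ design* is a collection $\mathcal D$ of subgraphs of $G$, each isomorphic to $H$, such that every 2-path of $G$ lies in exactly $\lambda$ members of $\mathcal D$.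

Members of a collection are counted with multiplicity. When $\lambda=1$ and $H$ contains a 2-path there can be no repetition, because a repeated member would cover its 2-paths twice. The list in Section 1 is a $D(K_4,P_4,1)$ design. (Constructing $D(K_n,C_n,1)$ designs is the so-called Dudeney's round table problem; it is not our problem, but it shows the flavor.)

We study two kinds of design.

- $D(K_n,P_n,1)$. There are $n\binom{n-1}2$ 2-paths in $K_n$, and a Hamiltonian path contains $n-2$ of them, so a design has $\frac{n(n-1)}2$ paths.
- $D(K_{n,n},C_{2n},1)$. There are $2n\binom n2=n^2(n-1)$ 2-paths in $K_{n,n}$, and a Hamiltonian cycle contains $2n$ of them, so a design has $\frac{n(n-1)}2$ cycles, the same number.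

It is known that, for $n\ge3$, both kinds exist when $n\equiv0,1,3\pmod4$, and that for $n\equiv2\pmod 4$ the designs $D(K_n,P_n,2)$ and $D(K_{n,n},C_{2n},2)$ exist. The question is what happens for $n\equiv2\pmod4$ with $\lambda=1$.

**Definition 2.** A $D(K_n,P_n,1)$ design is *end-balanced* if for every ordered pair $(y,z)$ of distinct vertices exactly one of its paths has $y$ as an endpoint and $z$ as the neighbor of $y$.

Section 1 checked that the design on four vertices is end-balanced. For $n=3$ the only possible design consists of the three paths on three vertices, and it is end-balanced too: the pair $(y,z)$ belongs to the path $yzx$, where $x$ is the third vertex, and to no other.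

**Theorem 1.** For every $n\equiv 2\pmod 4$, $n\ge 6$, there is an end-balanced $D(K_n,P_n,1)$ design, invariant under a cyclic group of order $n-1$.

**Theorem 2.** For every $n\equiv 2\pmod 4$, $n\ge 6$, there is a $D(K_{n,n},C_{2n},1)$ design.

So for every $n\ge 6$ with $n\equiv2\pmod4$ both designs exist. The proof is an explicit construction, and it gives more.

**Theorem 3.**
(a) For every even $n\ge 4$ there is an end-balanced $D(K_n,P_n,1)$ design invariant under a cyclic group of order $n-1$, and there is a $D(K_{n,n},C_{2n},1)$ design.
(b) For all $n\ge3$ and $\lambda\ge1$, $D(K_n,P_n,\lambda)$ and $D(K_{n,n},C_{2n},\lambda)$ designs exist. (For odd $n$ this uses the known results quoted above.)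
(c) Let $n\ge4$ be even, and let $\sigma$ be the involution $(x,\epsilon)\mapsto(x,1-\epsilon)$ of $K_{n,n}$ with parts $V\times\{0\}$, $V\times\{1\}$. The $D(K_{n,n},C_{2n},1)$ designs all of whose cycles are $\sigma$-invariant correspond bijectively, via the doubling $P\mapsto C(P)$ of Section 3, to the end-balanced $D(K_n,P_n,1)$ designs on $V$.

## 3. Doubling a Hamiltonian path into a $2n$-cycle

This section explains why end-balance matters: it is exactly what is needed to pass from $K_n$ to $K_{n,n}$.

Let $V=V(K_n)$ with $n\ge3$, and let $K_{n,n}$ have parts $V\times\{0\}$ and $V\times\{1\}$. For a Hamiltonian path $P=v_1v_2\cdots v_n$ of $K_n$ let $C(P)$ have the edges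
$$(v_j,0)(v_{j+1},1)\ \text{ and }\ (v_j,1)(v_{j+1},0)\quad(1\le j<n),\qquad (v_1,0)(v_1,1),\qquad (v_n,0)(v_n,1).\tag{1}$$
The edges of the first two families form two disjoint paths, $(v_1,0),(v_2,1),(v_3,0),\dots$ and $(v_1,1),(v_2,0),(v_3,1),\dots$, which cover all $2n$ vertices. The last two edges join their initial ends and their final ends. Hence $C(P)$ is a cycle on all $2n$ vertices.

For instance $P=0\,\infty\,2\,1$ gives the 8-cycle
$$(0,0),(\infty,1),(2,0),(1,1),(1,0),(2,1),(\infty,0),(0,1)$$
of $K_{4,4}$, which closes up along the edge $(0,1)(0,0)$.

**Lemma 1.** Let $\mathcal D$ be a collection of Hamiltonian paths of $K_n$, $n\ge3$. Then $\{C(P):P\in\mathcal D\}$ is a $D(K_{n,n},C_{2n},1)$ design if and only if $\mathcal D$ is an end-balanced $D(K_n,P_n,1)$ design.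

*Proof.* By (1), an edge $(u,\epsilon)(v,1-\epsilon)$ with $u\ne v$ is in $C(P)$ exactly when $uv$ is an edge of $P$, and an edge $(u,0)(u,1)$ is in $C(P)$ exactly when $u$ is an endpoint of $P$. The 2-paths of $K_{n,n}$ are $(x,\epsilon)(y,1-\epsilon)(z,\epsilon)$ with $x\ne z$ and $\epsilon\in\{0,1\}$.

If $y\notin\{x,z\}$, this 2-path lies in $C(P)$ exactly when $xy$ and $yz$ are edges of $P$, that is, when $xyz$ is a 2-path of $P$.

If $y=x$, the 2-path is $(y,\epsilon)(y,1-\epsilon)(z,\epsilon)$ with $z\neq y$. It lies in $C(P)$ exactly when $y$ is an endpoint of $P$ and $yz$ is an edge of $P$, that is, when $y$ is an endpoint with neighbor $z$. The case $y=z$ is the same with $x$ and $z$ exchanged.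

Every 2-path $xyz$ of $K_n$ and every ordered pair $(y,z)$ of distinct vertices arises in this way. So each 2-path of $K_{n,n}$ lies in exactly one $C(P)$ if and only if each 2-path of $K_n$ lies in exactly one $P$ and each ordered pair $(y,z)$ occurs exactly once as (endpoint, neighbor). $\square$

Theorem 2 therefore follows from Theorem 1, and from now on we work in $K_n$ only.

## 4. Matchings of constant sum: $K_6$ succeeds, $K_{10}$ resists

Let $n=2m\ge4$ be even and $r=n-1=2m-1$, which is odd. As in Section 1, let the vertex set of $K_n$ be $\mathbb Z_r\cup\{\infty\}$, and let $\tau$ be the translation $x\mapsto x+1$, $\infty\mapsto\infty$, which has order $r$. Since a design has $\frac{n(n-1)}2=mr$ paths, we look for $m$ base paths and take all their translates.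

For $s\in\mathbb Z_r$ let
$$F_s=\{xy: x,y\in\mathbb Z_r,\ x\ne y,\ x+y=s\}\cup\{\infty\,(s/2)\}.\tag{2}$$
Here $s/2$ makes sense because $2$ is invertible mod $r$. In $F_s$ a vertex $x\in\mathbb Z_r$ is matched to $s-x$, unless $s-x=x$, in which case $x=s/2$ and it is matched to $\infty$. So $F_s$ is a perfect matching, and every edge of $K_n$ lies in exactly one $F_s$. We call this $s$ the *sum* of the edge; the edge $xy$ has sum $x+y$ and the edge $\infty x$ has sum $2x$. Clearly $\tau(F_s)=F_{s+2}$.

In any 2-path the two edges meet, so they have different sums $s\ne s'$. A natural first attempt is to glue matchings in pairs: $F_s\cup F_{s'}$ contains precisely the 2-paths whose edges have sums $s$ and $s'$. Up to translation we may take one of the sums to be $0$. Since $F_0\cup F_t$ and $F_0\cup F_{-t}$ have translates in common (subtract $t$ from both sums of the first), one $t$ from each pair $\{t,-t\}$ suffices. A convenient choice is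
$$T=\{1,3,5,\dots,2m-3\}\subset\mathbb Z_r,\qquad -T=\{2m-2,2m-4,\dots,2\}.\tag{3}$$
Thus $\mathbb Z_r\setminus\{0\}$ is the disjoint union of $T$ and $-T$, and $|T|=m-1$.

Let us try $n=6$, so $r=5$ and $T=\{1,3\}$:
$$F_0=\{\infty0,14,23\},\qquad F_1=\{01,24,\infty3\},\qquad F_3=\{03,12,\infty4\}.$$
Both unions are Hamiltonian cycles:
$$F_0\cup F_1:\ \infty,0,1,4,2,3,\infty\qquad\qquad F_0\cup F_3:\ \infty,0,3,2,1,4,\infty .$$
We want paths, so delete an edge from each. To keep $F_0$ intact, delete an edge of $F_1$ from the first and an edge of $F_3$ from the second. That makes two paths; we need $m=3$. The two deleted edges have to be used somewhere, so let them, together with $F_0$, form the third path. Deleting $24$ and $03$ works: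
$$2,3,\infty,0,1,4\qquad\quad 0,\infty,4,1,2,3\qquad\quad 1,4,2,3,0,\infty.\tag{4}$$
Each of these contains all of $F_0$, and their other edges use each edge of $F_1\cup F_3$ once. Lemma 2 below will confirm that the fifteen translates form a design. (The design in Section 1 is of the same kind: $F_0\cup F_1$ is the cycle $\infty,0,1,2,\infty$; delete $01$ to get $0\,\infty\,2\,1$; and $F_0$ with $01$ is $2\,1\,0\,\infty$.)

Now take $n=10$, so $r=9$ and $T=\{1,3,5,7\}$. The union $F_0\cup F_3$ falls apart. Alternating edges of sums $0$ and $3$ from $\infty$, we get the 4-cycle $\infty,0,3,6,\infty$ (sums $0,3,0,3$; the last edge has sum $2\cdot6=12=3$), and the remaining six vertices form the 6-cycle $1,8,4,5,7,2,1$ (sums $0,3,0,3,0,3$). So $F_0\cup F_3$ contains no Hamiltonian path at all. Choosing $-3=6$ instead of $3$ does not help, since $x\mapsto -x$, $\infty\mapsto\infty$ maps $F_0\cup F_3$ to $F_0\cup F_6$. The plan "one partner matching $F_t$ for each path" stops here.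

The way out is to keep $F_0$ in every base path but to let a single path take its other edges from all the matchings $F_t$, $t\in T$, mixed. The next lemma says that nothing is lost by mixing.

## 5. Base paths through $F_0$

Let $G_0=\bigcup_{t\in T}F_t$. It is an $(m-1)$-regular graph on $2m$ vertices, so it has $m(m-1)$ edges.

**Lemma 2.** Suppose $P_0,\dots,P_{m-1}$ are Hamiltonian paths of $K_n$ such that

1. each $P_i$ contains all $m$ edges of $F_0$, and its other $m-1$ edges lie in $G_0$;
2. every edge of $G_0$ lies in exactly one $P_i$.

Then $\mathcal D=\{\tau^cP_i:c\in\mathbb Z_r,\ 0\le i<m\}$ is an end-balanced $D(K_n,P_n,1)$ design, and it is invariant under $\langle\tau\rangle\cong\mathbb Z_{n-1}$.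

*Proof.* Invariance is clear. Since $F_0$ is a perfect matching contained in $P_i$, every vertex of $P_i$ is incident with one $F_0$-edge of $P_i$. So an endpoint has only its $F_0$-edge, an inner vertex has one $F_0$-edge and one $G_0$-edge, and the edges of $P_i$ alternate $F_0,G_0,F_0,\dots,F_0$.

**Step 1: each 2-path is covered once.** Let $xyz$ be a 2-path with $xy\in F_s$ and $yz\in F_{s'}$; then $s\ne s'$. By (3) exactly one of $s'-s$ and $s-s'$ lies in $T$. Reading the 2-path backwards if necessary, let $s'-s\in T$. We count the index pairs $(c,i)$ for which $\tau^cP_i$ contains $xyz$.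

Two consecutive edges of $\tau^cP_i$ are one edge of $F_{2c}$ and one edge of $F_{2c+t}$ with $t\in T$. So if $\tau^cP_i$ contains $xyz$, then either $2c=s$, or $2c=s'$ and $s-s'\in T$. The second alternative is excluded. Hence $2c=s$, which determines $c$ because $2$ is invertible mod $r$. For this $c$, the edge $\tau^{-c}(xy)$ lies in $F_{s-2c}=F_0$, so it is in every $P_i$; and $\tau^{-c}(yz)$ lies in $F_{s'-s}\subset G_0$, so it is in exactly one $P_i$. Hence exactly one pair $(c,i)$ works.

**Step 2: the ends are balanced.** Let $u$ be a vertex. It has $m-1$ edges in $G_0$, and each lies in exactly one of the $m$ paths $P_i$. A path $P_i$ contains at most one of them, and none exactly when $u$ is an endpoint of $P_i$. So $u$ is an inner vertex of $m-1$ of the paths and an endpoint of exactly one, and there its neighbor is its $F_0$-partner.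

Now let $(y,z)$ be an ordered pair of distinct vertices, with $yz\in F_s$. The end edges of $\tau^cP_i$ lie in $F_{2c}$, so only $c=s/2$ can give $y$ as endpoint with neighbor $z$. For this $c$, the edge $\tau^{-c}(yz)$ lies in $F_0$. The vertex $\tau^{-c}(y)$ is an endpoint of exactly one $P_i$, and its neighbor there is its $F_0$-partner $\tau^{-c}(z)$. So exactly one path of $\mathcal D$ has $y$ as an endpoint with neighbor $z$. $\square$

The task is now finite and clean: split the $m(m-1)$ edges of $G_0$ into $m$ sets, each of which links the $m$ edges of $F_0$ into a Hamiltonian path. To do this we need to see $G_0$ clearly.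

## 6. The graph $G_0$ between two blocks

The edges of $F_0$ are $\{0,\infty\}$ and $\{x,-x\}$ for $1\le x\le m-1$. Call $\{x,-x\}$ *block* $x$ and $\{0,\infty\}$ *block* $0$. The $m$ blocks partition the vertices. The following lemma lists the edges of $G_0$ between any two blocks. A useful form of (3): for an integer $q$ with $1\le q\le 2m-2$, $q\in T$ if $q$ is odd, and $-q\in T$ if $q$ is even; exactly one of $\pm q$ lies in $T$.

**Lemma 3.** Let $m\ge2$.
(i) Let $1\le x<y\le m-1$. If $y-x$ is odd, the edges of $G_0$ between block $x$ and block $y$ are the two edges from $y$ to $\pm x$. If $y-x$ is even, they are the two edges from $-y$ to $\pm x$.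
(ii) Let $1\le y\le m-1$. The edges of $G_0$ between block $0$ and block $y$ are $\{\infty,-y\}$, and $\{0,y\}$ if $y$ is odd, $\{0,-y\}$ if $y$ is even.

*Proof.* (i) The edges from $y$ to $x$ and $-x$ have sums $y+x$ and $y-x$; the edges from $-y$ to $-x$ and $x$ have the negatives of these sums. The integers $y+x$ and $y-x$ have the same parity and lie between $1$ and $2m-3$. If they are odd, they are in $T$ and their negatives are not. If they are even, their negatives are in $T$ and they are not.

(ii) The edges $\{\infty,y\}$ and $\{\infty,-y\}$ have sums $2y$ and $-2y$, and $2y$ is even with $2\le2y\le2m-2$, so only $-2y$ is in $T$. The edges $\{0,y\}$, $\{0,-y\}$ have sums $y$, $-y$, and $y\in T$ or $-y\in T$ according as $y$ is odd or even. $\square$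

For $x\ge1$ write $x^+=x$ and $x^-=-x$. For block $0$ we shall call one of $0,\infty$ by the name $0^+$ and the other $0^-$, and decide later which is which. Lemma 3 then reads as one rule. Let $x<y$ be blocks, $w$ a vertex of block $x$, and $\eta$ a sign.

$$\begin{aligned}&\text{If } w\ne\infty:\quad \{w,y^\eta\}\in G_0 \iff \eta=\begin{cases}+&\text{if } y-x\text{ is odd},\\ -&\text{if } y-x\text{ is even.}\end{cases}\\ &\text{If } w=\infty:\quad \{w,y^\eta\}\in G_0\iff \eta=-.\end{aligned}\tag{5}$$

In words: the vertex used in the larger block is forced by the parity of the difference, the vertex in the smaller block is free, and $\infty$ is exceptional only when $y$ is odd. There are exactly two edges of $G_0$ between any two blocks, one at each vertex of the smaller block.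

## 7. Zigzags modulo $m$

A Hamiltonian path containing $F_0$ visits the blocks one after another. First we choose the orders in which blocks are visited. Since there are two edges of $G_0$ between any two blocks, the $m$ orders should make each two blocks consecutive exactly twice in all.

For $0\le i\le m-1$ let $p_0,\dots,p_{m-1}\in\{0,\dots,m-1\}$ be the residues mod $m$ of the first $m$ terms of
$$i,\ i+1,\ i-1,\ i+2,\ i-2,\ \dots\tag{6}$$
That is, $p_t\equiv i+\frac{t+1}2$ for $t$ odd and $p_t\equiv i-\frac t2$ for $t$ even. For $m=5$, $i=4$ this is $4,0,3,1,2$. Passing from $p_{t-1}$ to $p_t$ is called *step* $t$, $1\le t\le m-1$. A step from block $a$ to block $b$ is *up* if $b>a$ and *down* if $b<a$.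

**Lemma 4.** Let $m\ge2$.
(i) For each $i$ the sequence $p_0,\dots,p_{m-1}$ is a permutation of $\{0,\dots,m-1\}$.
(ii) $p_t\equiv p_{t-1}+t$ for $t$ odd and $p_t\equiv p_{t-1}-t$ for $t$ even $\pmod m$.
(iii) For each block $a$ and each $t\in\{1,\dots,m-1\}$ there is exactly one $i$ with $p_{t-1}=a$.
(iv) Let $a=p_{t-1}$, $b=p_t$. If $t$ is odd: either $b\ge t$ and the step is up with $b-a=t$, or $b<t$ and the step is down with $a-b=m-t$. If $t$ is even: either $a\ge t$ and the step is down with $a-b=t$, or $a<t$ and the step is up with $b-a=m-t$.
(v) Let $x<y$ be blocks and $d=y-x$. Over all $i$ and $t$, the steps between blocks $x$ and $y$ are exactly these two: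

- $m$ odd, $d$ odd: up at $t=d$ and up at $t=m-d$;
- $m$ odd, $d$ even: down at $t=m-d$ and down at $t=d$;
- $m$ even, $d$ odd: up at $t=d$ and down at $t=m-d$;
- $m$ even, $d$ even: down at $t=d$ and up at $t=m-d$.

*Proof.* (i) The offsets from $i$ run through $-\frac{m-1}2,\dots,\frac{m-1}2$ if $m$ is odd and through $-\frac m2+1,\dots,\frac m2$ if $m$ is even. In both cases they are $m$ consecutive integers.

(ii) For $t$ odd, $p_t-p_{t-1}\equiv\frac{t+1}2+\frac{t-1}2=t$. For $t$ even, $p_t-p_{t-1}\equiv-\frac t2-\frac t2=-t$.

(iii) For fixed $t$, $p_{t-1}$ is $i$ plus a constant mod $m$, so $i\mapsto p_{t-1}$ is a bijection of $\{0,\dots,m-1\}$.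

(iv) Let $t$ be odd, so $a\equiv b-t$ with $0\le a,b\le m-1$. If $b\ge t$ then $0\le b-t\le m-1$, so $a=b-t<b$. If $b<t$ then $1\le b-t+m\le m-1$, so $a=b-t+m>b$. Let $t$ be even, so $b\equiv a-t$. In the same way, $a\ge t$ gives $b=a-t<a$, and $a<t$ gives $b=a-t+m>a$.

(v) By (iv), a step up from $x$ to $y$ has $d=t$ with $t$ odd or $d=m-t$ with $t$ even, and a step down from $y$ to $x$ has $d=m-t$ with $t$ odd or $d=t$ with $t$ even. So the only candidates are: up at $t=d$ if $d$ is odd; up at $t=m-d$ if $m-d$ is even; down at $t=m-d$ if $m-d$ is odd; down at $t=d$ if $d$ is even. Conversely, each candidate whose parity condition holds does occur, exactly once: by (iii) there is one $i$ for which step $t$ starts at the prescribed block, and by (ii) it ends at the other block. Reading off the parity conditions gives the list. $\square$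

## 8. Choosing the signs when $m$ is odd: proof of Theorems 1 and 2

Let $m\ge3$ be odd, that is, $n=2m\equiv2\pmod4$ and $n\ge6$. The block order (6) is fixed; what remains is to decide, at each block, through which of its two vertices the path enters. Let $\varepsilon_t$ be the sign of the entry vertex of block $p_t$. The path is
$$p_0^{\varepsilon_0},p_0^{-\varepsilon_0},\ p_1^{\varepsilon_1},p_1^{-\varepsilon_1},\ \dots,\ p_{m-1}^{\varepsilon_{m-1}},p_{m-1}^{-\varepsilon_{m-1}},\tag{7}$$
and step $t$ uses the *linking edge* $p_{t-1}^{-\varepsilon_{t-1}}\,p_t^{\varepsilon_t}$.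

Let us see what the rule (5) demands, forgetting about $\infty$ for a moment. By Lemma 4(iv), as $m$ is odd, every up step has odd difference ($t$ for $t$ odd, $m-t$ for $t$ even), so it must enter its larger block at $+$. Every down step has even difference ($m-t$ for $t$ odd, $t$ for $t$ even), so it must leave its larger block at $-$, which means that it entered that block at $+$. All demands are for $\varepsilon=+$.

So why not take $\varepsilon_t=+$ always? Because then linking edges repeat. For $m=5$, the zigzag for $i=4$ is $4,0,3,1,2$, and its step from block $3$ to block $1$ would use the edge $3^-1^+$. The zigzag for $i=2$ is $2,3,1,4,0$, and its step from block $3$ to block $1$ would use $3^-1^+$ again. By Lemma 4(v) any two blocks $x<y$ are linked twice, so the two linking edges have to use the two different vertices of the smaller block $x$.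

Take $d=y-x$ odd. Then block $x$ is left upward twice, once at an odd step $t=d$ and once at an even step $t=m-d$. In the first case $x$ stands at an even position, in the second at an odd position. If we keep $\varepsilon=+$ at even positions, the first exit is at $x^-$, so the second must be at $x^+$. This requires $\varepsilon_t=-$ at every odd position $t$ that is left upward, which by Lemma 4(iv), applied to step $t+1$, means $p_t<t+1$. Does this clash with a demand for $+$? The block at such a position is not left downward, so a demand could come only from its entry, if it was entered upward, that is, if $p_t\ge t$. So the only clash is at $p_t=t$. There the previous block is $p_{t-1}=0$, at an even position, so it is left at $0^-$. If we let $0^-=\infty$, the exceptional line of (5) asks for exactly the entry sign $-$ that we want. This determines everything: put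
$$0^+=0,\qquad 0^-=\infty,\tag{8}$$
$$\varepsilon_t=+\ \text{ for $t$ even};\qquad\text{for $t$ odd: }\ \varepsilon_t=+\ \text{ if }p_t>t,\quad \varepsilon_t=-\ \text{ if }p_t\le t,\tag{9}$$
and let $P_i$ be the path (7). It visits every block, hence every vertex, once; so it is a Hamiltonian path, and it contains all of $F_0$.

**Step 1: every linking edge lies in $G_0$.** This gives hypothesis 1 of Lemma 2. Let $a=p_{t-1}$ and $b=p_t$. We go through the cases of Lemma 4(iv) and check (5) each time.

Let $t$ be odd. Then $t-1$ is even, $\varepsilon_{t-1}=+$, and the linking edge is $a^-b^{\varepsilon_t}$.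

- $b>t$. The step is up with $b-a=t$ odd, and $a=b-t\ge1$, so $a^-\ne\infty$. By (5) the entry sign must be $+$, and $\varepsilon_t=+$.
- $b=t$. Then $a=0$ and $a^-=\infty$. By (5) the entry sign must be $-$, and $\varepsilon_t=-$.
- $b<t$. The step is down with $a-b=m-t$ even, so the larger block is $a$ and by (5) its vertex must be $a^-$, whether or not the vertex in block $b$ is $\infty$. It is $a^-$.

Let $t$ be even. Then $\varepsilon_t=+$ and the linking edge is $a^{-\varepsilon_{t-1}}b^+$. As $t-1$ is odd, $\varepsilon_{t-1}=+$ if $a>t-1$, that is, if $a\ge t$, and $\varepsilon_{t-1}=-$ if $a<t$.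

- $a\ge t$. The step is down with $a-b=t$ even, and the edge is $a^-b^+$. By (8), $b^+\neq\infty$. By (5) the vertex in the larger block $a$ must be $a^-$, and it is.
- $a<t$. The step is up with $b-a=m-t$ odd, and the edge is $a^+b^+$. By (8), $a^+\ne\infty$. By (5) the vertex in the larger block $b$ must be $b^+$, and it is.

**Step 2: the linking edges, over all $i$ and $t$, are distinct.** This will give hypothesis 2 by counting. Linking edges between different pairs of blocks are different, so fix blocks $x<y$ and let $d=y-x$. Lemma 4(v) gives exactly two linking edges between them.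

If $d$ is odd, both steps go up from $x$. At $t=d$, which is odd, the edge leaves from $x^-$. At $t=m-d$, which is even, we have $a=x<m-y+x=t$, so the edge leaves from $x^+$. The two edges meet block $x$ in different vertices.

If $d$ is even, both steps go down to $x$. At $t=m-d$, which is odd, we have $b=x<m-y+x=t$, so $\varepsilon_t=-$ and the edge enters at $x^-$. At $t=d$, which is even, the edge enters at $x^+$. Again the two edges are different.

**Step 3: the linking edges are exactly the edges of $G_0$.** There are $m$ paths with $m-1$ linking edges each, so by Steps 1 and 2 we have $m(m-1)$ distinct edges of $G_0$. But $G_0$ has $m(m-1)$ edges. So every edge of $G_0$ lies in exactly one $P_i$, which is hypothesis 2 of Lemma 2.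

*Proof of Theorem 1.* By Steps 1–3 the paths $P_0,\dots,P_{m-1}$ satisfy the hypotheses of Lemma 2. $\blacksquare$

*Proof of Theorem 2.* Apply Lemma 1 to the end-balanced design of Theorem 1. $\blacksquare$

For $n=6$ ($m=3$) the zigzags are $0,1,2$; $1,2,0$; $2,0,1$, with $\varepsilon_1=-,+,-$, and the rule gives
$$P_0=0,\infty,4,1,2,3\qquad P_1=1,4,2,3,0,\infty\qquad P_2=2,3,\infty,0,1,4,$$
the three paths (4) that we found by hand. Their translates mod $5$ are all 15 paths of the design. For $n=10$ ($m=5$), where the first approach stopped, we get
$$\begin{array}{l|l|l}
i&\text{path }P_i&\text{sums of the linking edges}\\\hline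
0&0,\infty,8,1,4,5,7,2,3,6&7,5,3,5\\
1&1,8,2,7,0,\infty,6,3,4,5&1,7,3,7\\
2&2,7,3,6,1,8,4,5,0,\infty&1,7,3,5\\
3&3,6,4,5,2,7,\infty,0,1,8&1,7,5,1\\
4&4,5,\infty,0,3,6,8,1,2,7&1,3,5,3
\end{array}$$
Each of the sums $1,3,5,7$ occurs five times, and every path mixes at least three of them.

## 9. The case $m$ even: Theorem 3(a) and (b)

*Proof of Theorem 3(a).* For $m$ odd, where $n=2m\equiv2\pmod4$ and $n\ge6$, this is Theorems 1 and 2. So let $m\ge2$ be even. Lemmas 1–4 do not depend on the parity of $m$; only the signs must be chosen again.

The demands of (5), again forgetting $\infty$, are now as follows. An up step at odd $t$ has odd difference $t$, so it enters at $+$; an up step at even $t$ has even difference $m-t$, so it enters at $-$. A down step at odd $t$ has odd difference $m-t$, so it leaves at $+$; a down step at even $t$ has even difference $t$, so it leaves at $-$. Hence at an even position, entered at an even step and left at an odd step, all demands are for $\varepsilon=-$; at an odd position they are all for $\varepsilon=+$, as before. We therefore change the sign at even positions and keep the rule at odd positions. At $p_t=t$, $t$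 odd, block $0$ stands at an even position and is left at $0^+$, so now $0^+$ should be $\infty$. Put
$$0^+=\infty,\qquad 0^-=0,\tag{10}$$
$$\varepsilon_t=-\ \text{ for $t$ even};\qquad\text{for $t$ odd: }\ \varepsilon_t=+\ \text{ if }p_t>t,\quad \varepsilon_t=-\ \text{ if }p_t\le t,\tag{11}$$
and let $P_i$ be the path (7) with these signs. It is a Hamiltonian path containing $F_0$.

**Step 1: every linking edge lies in $G_0$.** Let $a=p_{t-1}$, $b=p_t$, and use Lemma 4(iv).

Let $t$ be odd. Then $\varepsilon_{t-1}=-$ and the linking edge is $a^+b^{\varepsilon_t}$.

- $b>t$. The step is up with $b-a=t$ odd and $a=b-t\ge1$, so $a^+\ne\infty$. By (5) the entry sign must be $+$, and $\varepsilon_t=+$.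
- $b=t$. Then $a=0$ and $a^+=\infty$. By (5) the entry sign must be $-$, and $\varepsilon_t=-$.
- $b<t$. Then $\varepsilon_t=-$, and the edge is $a^+b^-$ with $b^-\ne\infty$ by (10). The step is down with $a-b=m-t$ odd. By (5) the vertex in the larger block $a$ must be $a^+$, and it is.

Let $t$ be even. Then $\varepsilon_t=-$ and the linking edge is $a^{-\varepsilon_{t-1}}b^-$, with $\varepsilon_{t-1}=+$ if $a\ge t$ and $\varepsilon_{t-1}=-$ if $a<t$.

- $a\ge t$. The step is down with $a-b=t$ even, and the edge is $a^-b^-$ with $b^-\ne\infty$. By (5) the vertex in the larger block $a$ must be $a^-$, and it is.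
- $a<t$. The step is up with $b-a=m-t$ even, and the edge is $a^+b^-$. By (5) the vertex in the larger block $b$ must be $b^-$, whether or not $a^+=\infty$. It is $b^-$.

**Step 2: the linking edges are distinct.** Let $x<y$ be blocks and $d=y-x$. By Lemma 4(v) there are two linking edges between them, and we compare their vertices in block $x$.

If $d$ is odd, one step goes up from $x$ at $t=d$, odd, and its edge leaves from $x^+$. The other goes down to $x$ at $t=m-d$, odd, with $b=x<m-y+x=t$, so $\varepsilon_t=-$ and its edge enters at $x^-$.

If $d$ is even, one step goes down to $x$ at $t=d$, even, and its edge enters at $x^-$. The other goes up from $x$ at $t=m-d$, even, with $a=x<m-y+x=t$, so its edge leaves from $x^+$.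

In both cases the two edges are different.

**Step 3: conclusion.** As before, the $m(m-1)$ linking edges are distinct edges of $G_0$, which has $m(m-1)$ edges, so each edge of $G_0$ lies in exactly one $P_i$. Lemma 2 gives the end-balanced $D(K_n,P_n,1)$ design with its cyclic group of order $n-1$, and Lemma 1 gives the $D(K_{n,n},C_{2n},1)$ design. $\blacksquare$

For $m=2$ the zigzags are $0,1$ and $1,0$, with $\varepsilon_0=\varepsilon_1=-$ in both, and the rule gives $0,\infty,2,1$ and $2,1,0,\infty$: the two base paths of Section 1.

*Proof of Theorem 3(b).* For even $n\ge4$ take $\lambda$ copies of the designs in (a). For odd $n\ge3$, that is, $n\equiv1,3\pmod4$, take $\lambda$ copies of the designs with $\lambda=1$ whose existence was quoted in Section 2. $\blacksquare$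

## 10. Hamiltonian cycles of $K_{n,n}$ invariant under the swap $\sigma$

Theorem 3(c) says that, for even $n$, doubling produces all the designs whose cycles are symmetric under $\sigma:(x,\epsilon)\mapsto(x,1-\epsilon)$.

*Proof of Theorem 3(c).* Let $n\ge4$ be even. We show that $P\mapsto C(P)$ is a bijection from the Hamiltonian paths of $K_n$ to the $\sigma$-invariant Hamiltonian cycles of $K_{n,n}$. Then collections of the former correspond to collections of the latter, and Lemma 1 says which of them are designs.

**Step 1: the map is well defined and injective.** By (1), $\sigma$ exchanges the first two families of edges and fixes each of the last two edges, so $C(P)$ is $\sigma$-invariant. And $P$ can be recovered from $C(P)$: its edges are the $xy$ with $x\ne y$ and $(x,0)(y,1)\in C(P)$.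

**Step 2: on an invariant cycle, $\sigma$ is a reflection through two edges.** Let $C$ be a $\sigma$-invariant Hamiltonian cycle of $K_{n,n}$. On $C$, a cycle with $2n$ vertices, $\sigma$ acts as an automorphism of order $2$ without fixed vertices. The automorphisms of order $2$ of a $2n$-cycle are the rotation by $n$ steps, the reflections that fix two opposite vertices, and the reflections that fix two opposite edges and no vertex. The second kind is excluded. Along $C$ the vertices alternate between the two parts of $K_{n,n}$, so for even $n$ the rotation by $n$ steps preserves each part; but $\sigma$ exchanges the parts. So $\sigma$ is a reflection fixing exactly two edges, and these are opposite on $C$.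

**Step 3: the fixed edges and the path.** An edge $(u,0)(v,1)$ is mapped by $\sigma$ to $(u,1)(v,0)$, so it is fixed exactly when $u=v$. Hence $C$ contains exactly two edges of the form $(u,0)(u,1)$. Deleting them leaves two paths $Q,Q'$ on $n$ vertices each, interchanged by $\sigma$. For every $x\in V$, the vertices $(x,0)$ and $(x,1)=\sigma(x,0)$ lie on different ones of these paths. So $Q$ contains exactly one vertex of each pair $\{(x,0),(x,1)\}$.

Let $v_1,\dots,v_n$ be the first coordinates of the vertices of $Q$ in order. They are distinct and exhaust $V$, so $P=v_1\cdots v_n$ is a Hamiltonian path of $K_n$. The edges of $Q$ are, for each $j<n$, one of $(v_j,0)(v_{j+1},1)$ and $(v_j,1)(v_{j+1},0)$, and those of $Q'=\sigma(Q)$ are the other one. Each deleted edge joins an end of $Q$ to an end of $Q'$ and has the form $(u,0)(u,1)$; as the two deleted edges use both ends of $Q$, they are $(v_1,0)(v_1,1)$ and $(v_n,0)(v_n,1)$. By (1), $C=C(P)$. So the map is surjective. $\blacksquare$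

Evenness of $n$ is really used in Step 2. For $n=3$ and $V=\{a,b,c\}$ the hexagon
$$(a,0),(b,1),(c,0),(a,1),(b,0),(c,1)$$
is a Hamiltonian cycle of $K_{3,3}$ on which $\sigma$ acts as the rotation by three steps. It is $\sigma$-invariant, but it contains no edge $(u,0)(u,1)$, so it is not of the form $C(P)$.
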